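\title{Interior and boundary averages of convex functions on convex domains}

\begin{abstract}
For a bounded convex domain $\Omega\subset\mathbb{R}^n$ we ask whether the average of every convex function over $\Omega$ is at most its average over $\partial\Omega$. Affine functions show that the centers of mass of $\Omega$ and $\partial\Omega$ must then coincide. We prove that in the plane this condition is also sufficient, with equality only for affine functions, and that in every dimension $n\ge3$ it is not: the inequality fails on a centrally symmetric polytope.
\end{abstract}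

\section{The question and the results}\label{sec:intro}

A \emph{convex domain} is a bounded convex set $\Omega\subset\mathbb{R}^n$ with nonempty interior. We write $|\Omega|$ for its Lebesgue measure, $\sigma$ for the $(n-1)$-dimensional surface measure on $\partial\Omega$, and $|\partial\Omega|$ for the total mass of $\sigma$. For $f$ continuous on $\overline\Omega$ put
\[
\operatorname{avg}_\Omega f=\frac1{|\Omega|}\int_\Omega f\,dx,\qquad
\operatorname{avg}_{\partial\Omega}f=\frac1{|\partial\Omega|}\int_{\partial\Omega}f\,d\sigma .
\]
A convex function is largest on the boundary, so it is natural to compare the two averages and to ask whether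
\begin{equation}\label{eq:HH}
\operatorname{avg}_\Omega f\le\operatorname{avg}_{\partial\Omega}f. \tag{$*$}
\end{equation}
We say that \eqref{eq:HH} \emph{holds on} $\Omega$ if it holds for every continuous convex $f\colon\overline\Omega\to\mathbb{R}$. It is convenient to use the linear functional
\[
D(f)=D_\Omega(f)=\operatorname{avg}_{\partial\Omega}f-\operatorname{avg}_\Omega f,
\]
so that \eqref{eq:HH} reads $D(f)\ge0$. A convex domain and its interior have the same closure and the same boundary, and the boundary has Lebesgue measure zero; we may therefore take $\Omega$ open whenever this is useful.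

On an interval $[\alpha,\beta]$ the measure $\sigma$ counts the two endpoints, and \eqref{eq:HH} is the Hermite--Hadamard inequality: $f$ lies below its chord, and the chord has average $\frac12(f(\alpha)+f(\beta))$. This argument extends to domains with $\Omega=-\Omega$. Write $x\ne0$ as $x=ry$ with $y\in\partial\Omega$ and $0<r\le1$. The points $\pm x$ are convex combinations of $y$ and $-y$ with weights $\frac{1\pm r}2$, so $f(x)+f(-x)\le f(y)+f(-y)$. Averaging over $\Omega$ gives $\operatorname{avg}_\Omega f\le\int_{\partial\Omega}f\,d\mu$, where $\mu$ is the image of normalized volume under $x\mapsto y$. For the unit ball, $\mu$ is normalized surface measure by rotation invariance, so \eqref{eq:HH} holds. For a polytope, a piece $G$ of a facet at distance $h$ from $0$ is the base of a cone of volume $h\,\sigma(G)/n$, so $\mu$ is proportional to $\sigma$ when all facets are at the same distance from $0$; thus \eqref{eq:HH} holds on a cube.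

There is one evident obstruction, observed by Pasteczka. If $g$ is affine, then $g$ and $-g$ are convex, so \eqref{eq:HH} forces $D(g)=0$. Constants satisfy this, and for the coordinate functions it says that the \emph{centers of mass}
\[
\frac1{|\Omega|}\int_\Omega x\,dx\qquad\text{and}\qquad\frac1{|\partial\Omega|}\int_{\partial\Omega}x\,d\sigma
\]
coincide. The condition is a real restriction. For the triangle with vertices $(0,\pm\varepsilon)$ and $(1,0)$, whose two equal sides have length $S=\sqrt{1+\varepsilon^2}$, the first coordinates of the two centers are $\frac13$ and $\frac{S}{2S+2\varepsilon}$; they agree only if $S=2\varepsilon$, that is, only for the equilateral triangle. So \eqref{eq:HH} fails on the other triangles of this family, and by Lemma~\ref{lem:product} below it fails on some convex domain in every dimension $n\ge2$.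

The question, posed in \cite{MO}, is whether this obstruction is the only one:
\begin{quote}
\emph{Does \eqref{eq:HH} hold on every convex domain for which the centers of mass of $\Omega$ and $\partial\Omega$ coincide?}
\end{quote}
Affine functions gain nothing toward the boundary, and every other convex function gains something, so once affine functions give equality one would guess that the answer is yes. It is no.

\begin{theorem}\label{thm:A}
For every $n\ge3$ there is a centrally symmetric convex polytope in $\mathbb{R}^n$ on which \eqref{eq:HH} fails, although both centers of mass are at the origin. For $n=3$ one can take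
\[
\Omega=\{(u,v,z)\in\mathbb{R}^3:\ |u|+|v|\le1,\ |v|+10|z|\le1\},\qquad f(u,v,z)=|u|,
\]
for which $\operatorname{avg}_\Omega f=\frac38>\operatorname{avg}_{\partial\Omega}f$.
\end{theorem}

In the plane the guess is right.

\begin{theorem}\label{thm:B}
Let $\Omega\subset\mathbb{R}^2$ be a convex domain. Then \eqref{eq:HH} holds on $\Omega$ if and only if the centers of mass of $\Omega$ and $\partial\Omega$ coincide. In that case equality in \eqref{eq:HH} holds only for affine $f$.
\end{theorem}

On an interval both centers are the midpoint and \eqref{eq:HH} always holds. Hence the implication ``equal centers of mass imply \eqref{eq:HH}'' is true exactly when $n\le2$.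

Section~\ref{sec:flat} looks at very flat domains, where one sees both the counterexample and the mechanism of the planar proof. Theorem~\ref{thm:A} is proved in Section~\ref{sec:A}. The proof of Theorem~\ref{thm:B} has two independent parts: \eqref{eq:HH} for functions with a single straight crease (Sections \ref{sec:hinges}--\ref{sec:sign}), and a reduction of the general case to these functions (Section~\ref{sec:reduction}). They are combined in Section~\ref{sec:B}.

\section{Flat domains}\label{sec:flat}

This section is a guide; only formula \eqref{eq:layer} is used later. Let $K\subset\mathbb{R}^{n-1}$ be a compact convex domain, let $w\ge0$ be a concave Lipschitz function on $K$, not identically zero, and let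
\[
\Omega_\varepsilon=\{(x,z):\ x\in K,\ |z|\le\varepsilon w(x)\}.
\]
Let $f$ depend on $x$ only. The interior average is $\int_Kfw\big/\int_Kw$ for every $\varepsilon$. The boundary consists of two graphs over $K$, whose area element $\sqrt{1+\varepsilon^2|\nabla w|^2}\,dx$ tends to $dx$, and of a lateral part of area $O(\varepsilon)$. As $\varepsilon\to0$, inequality \eqref{eq:HH} therefore becomes
\begin{equation}\label{eq:flat}
\frac{\int_Kfw\,dx}{\int_Kw\,dx}\le\frac{\int_Kf\,dx}{\int_K1\,dx}:
\end{equation}
the boundary sees the uniform measure on $K$, and the interior sees the measure with concave density $w$.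

\emph{The case $n=2$.} Let $K=[\alpha,\beta]$, normalize $\int_Kw=\beta-\alpha$, and assume the limiting form of the condition on centers, $\int_Kxw\,dx=\int_Kx\,dx$. A continuous convex function on $K$ is the uniform limit of its piecewise linear interpolants, and these have the form $\text{affine}+\sum_ic_i(x-t_i)_+$, where $(\cdot)_+=\max(\cdot,0)$ and the jumps of slope $c_i$ are nonnegative. So it is enough to test \eqref{eq:flat} on $f=(x-t)_+$. Since $(x-t)_+=\int_t^\infty\mathbf 1_{\{x>s\}}\,ds$, Fubini's theorem gives, for a finite measure $\nu$ with bounded support, the layer-cake formula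
\begin{equation}\label{eq:layer}
\int(x-t)_+\,d\nu=\int_t^\infty\nu(\{x>s\})\,ds .
\end{equation}
Hence $\int_K(x-t)_+(1-w)\,dx=\int_t^\beta j(s)\,ds$ with $j(s)=\int_s^\beta(1-w)\,dx$, and for $t=\alpha$ the assumption gives $\int_\alpha^\beta j=0$. Now $j(\alpha)=j(\beta)=0$ and $j'=w-1$. By concavity $J=\{w\ge1\}$ is an interval. To the left of $J$ the function $j$ decreases from $0$, on $J$ it is nondecreasing, and to the right of $J$ it decreases to $0$. So $j$ changes sign once, from $\le0$ to $\ge0$, at some point $s^*$. For $t\ge s^*$ we get $\int_t^\beta j\ge0$ directly, and for $t<s^*$ from $\int_t^\beta j=-\int_\alpha^tj$. Thus \eqref{eq:flat} holds: a concave density on an interval cannot favor both ends.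

\emph{The case $n=3$.} A concave function on a planar set can favor both ends, because it can have a ridge through them. Let $K=\{|u|+|v|\le1\}$ and $w=1-|v|$. The section of $K$ at a fixed $u$ has length $2(1-|u|)$, and the integral of $w$ over it is $2(1-|u|)-(1-|u|)^2$. The mean of $w$ on the section is the quotient $\frac12(1+|u|)$, which \emph{increases} with $|u|$. Weighting by $w$ moves mass toward both ends $u=\pm1$, and \eqref{eq:flat} fails for $f=|u|$. It remains to see that a fixed $\varepsilon>0$ is small enough.

\section{The counterexample}\label{sec:A}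

We first show that a failure of \eqref{eq:HH} passes to higher dimensions.

\begin{lemma}\label{lem:product}
Let $\Omega\subset\mathbb{R}^k$ be a convex polytope with nonempty interior, $f$ a continuous function on $\Omega$ with $D_\Omega(f)<0$, and $C=[-1,1]^m$ with $m\ge1$. Put $\Omega'=\Omega\times C$ and $f'(x,c)=f(x)$. Then $D_{\Omega'}(f')<0$.
\end{lemma}

\begin{proof}
The facets of $\Omega'$ are the products $G\times C$ and $\Omega\times G'$, where $G$ is a facet of $\Omega$ and $G'$ a facet of $C$, and surface measure on each is the product measure. Hence
\[
\operatorname{avg}_{\partial\Omega'}f'=\frac{|\partial\Omega||C|\operatorname{avg}_{\partial\Omega}f+|\Omega||\partial C|\operatorname{avg}_\Omega f}{|\partial\Omega||C|+|\Omega||\partial C|}<\operatorname{avg}_\Omega f=\operatorname{avg}_{\Omega'}f'.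
\]
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
If $\Omega=-\Omega$, then $x\mapsto-x$ preserves volume and surface measure, so both centers of mass are $0$. The product of a centrally symmetric polytope with a cube is again one, and $f'$ is convex when $f$ is. By Lemma~\ref{lem:product} with $m=n-3$ it suffices to treat $n=3$.

Let $\varepsilon=\frac1{10}$, $S=\sqrt{1+\varepsilon^2}$ and $K=\{|u|+|v|\le1\}$, so that $\Omega=\{(u,v)\in K,\ |z|\le\varepsilon(1-|v|)\}$. The section of $\Omega$ at a fixed $v$ is the rectangle $|u|\le1-|v|$, $|z|\le\varepsilon(1-|v|)$: the polytope $\Omega$ is a double pyramid over a thin rectangle with apexes $(0,\pm1,0)$, and $\Omega=-\Omega$. The square $K$ consists of four reflected copies of $T=\{u,v\ge0,\ u+v\le1\}$, and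
\[
\int_T1=\tfrac12,\qquad\int_Tu=\int_Tv=\int_0^1u(1-u)\,du=\tfrac16,\qquad\int_Tuv=\int_0^1\tfrac12u(1-u)^2\,du=\tfrac1{24}.
\]
\emph{Interior.} We have $|\Omega|=4\cdot2\varepsilon\,(\frac12-\frac16)=\frac{8\varepsilon}3$ and $\int_\Omega f=4\cdot2\varepsilon\,(\frac16-\frac1{24})=\varepsilon$, so $\operatorname{avg}_\Omega f=\frac38$.

\emph{Boundary.} The two graphs $z=\pm\varepsilon(1-|v|)$ over $K$ have area element $S\,du\,dv$. Their total area is $2S|K|=4S$, and the integral of $f$ over them is $2S\cdot4\cdot\frac16=\frac{4S}3$. The rest of the boundary lies over the four sides of $K$, where $1-|v|=|u|$, the height is $2\varepsilon|u|$ and the length element is $\sqrt2\,du$. Its area is $4\int_0^12\varepsilon u\sqrt2\,du=4\sqrt2\,\varepsilon$, and the integral of $f$ over it is $4\int_0^12\varepsilon u^2\sqrt2\,du=\frac{8\sqrt2\,\varepsilon}3$. Therefore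
\[
\operatorname{avg}_{\partial\Omega}f=\frac{S+2\sqrt2\,\varepsilon}{3(S+\sqrt2\,\varepsilon)}.
\]
This is less than $\frac38$ if and only if $8S+16\sqrt2\,\varepsilon<9S+9\sqrt2\,\varepsilon$, that is $7\sqrt2\,\varepsilon<S$, that is $98\varepsilon^2<1+\varepsilon^2$. For $\varepsilon=\frac1{10}$ this reads $0.98<1.01$.
\end{proof}

\begin{remark}
The measure $\mu$ of Section~\ref{sec:intro} is far from $\sigma$ here. The facets in the two graphs are at distance $\varepsilon/S$ from $0$, so the cones over them have volume $\frac13\cdot4S\cdot\varepsilon/S=\frac12|\Omega|$. The other half of the volume projects radially onto the lateral facets, where $f$ is large but whose share of the surface area is $O(\varepsilon)$.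
\end{remark}

\section{Hinges and caps in the plane}\label{sec:hinges}

From now on $\Omega\subset\mathbb{R}^2$ is an open convex domain, with area $A$, perimeter $P$ and $\lambda=P/A$. A \emph{hinge} is a function $(\ell)_+$ with $\ell$ affine and $|\nabla\ell|=1$; it is convex, with a crease along the line $\{\ell=0\}$. The first part of the proof of Theorem~\ref{thm:B} is the following statement.

\begin{proposition}\label{prop:hinge}
Let $\ell$ be affine with $|\nabla\ell|=1$ and $D(\ell)=0$; that is, the centers of mass of $\Omega$ and $\partial\Omega$ have the same component in the direction $\nabla\ell$. Then $D((\ell)_+)\ge0$, and $D((\ell)_+)>0$ if the line $\{\ell=0\}$ meets $\Omega$.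
\end{proposition}

We follow the computation for $n=2$ in Section~\ref{sec:flat}. Choose orthonormal coordinates $(x,y)$ with $\ell=x-t$, and write
\[
\overline\Omega=\{(x,y):\ \alpha\le x\le\beta,\ -b(x)\le y\le a(x)\}.
\]
The functions $a,b$ are concave on $[\alpha,\beta]$. They are continuous: concavity gives continuity inside and lower semicontinuity at the endpoints, and compactness of $\overline\Omega$ gives upper semicontinuity. The width $w=a+b$ is concave and positive on $(\alpha,\beta)$.

We use the following facts about a continuous concave function $g$ on a compact interval $[x_0,x_1]$. The derivative $g'$ exists outside a countable set, is nonincreasing and integrable, and $g$ is its integral (that is, $g$ is absolutely continuous). If the right derivative $p=g'(x_0^+)$ is finite, then $g'\le p$ and $g(x)\le g(x_0)+p(x-x_0)$. The graph of $g$ has length $\int\varphi(g')\,dx$, where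
\[
\varphi(p)=\sqrt{1+p^2}.
\]

The boundary of $\Omega$ consists of the graphs of $a$ and $-b$ and of two vertical segments of lengths $w(\alpha)$ and $w(\beta)$, which may be $0$. A vertical line at $s\in(\alpha,\beta)$ cuts $\Omega$ into two \emph{caps}. With $q=\varphi(a')+\varphi(b')$, their areas and the lengths of their parts of $\partial\Omega$ are
\begin{align*}
A_+(s)&=\int_s^\beta w\,dx, & P_+(s)&=\int_s^\beta q\,dx+w(\beta),\\
A_-(s)&=\int_\alpha^s w\,dx, & P_-(s)&=\int_\alpha^s q\,dx+w(\alpha),
\end{align*}
and $A_++A_-=A$, $P_++P_-=P$. Put
\begin{equation}\label{eq:j}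
j=P_+-\lambda A_+=-(P_--\lambda A_-).
\end{equation}
Formula \eqref{eq:layer}, applied to $\sigma$ and to area measure on $\Omega$, gives
\begin{equation}\label{eq:Dj}
P\cdot D((x-t)_+)=\int_{\partial\Omega}(x-t)_+\,d\sigma-\lambda\int_\Omega(x-t)_+\,dx\,dy=\int_t^\beta j(s)\,ds\qquad(\alpha\le t\le\beta).
\end{equation}

\begin{example}
For the rectangle $(0,L)\times(0,h)$ we have $\lambda=\frac2h+\frac2L$, $P_+=2(L-s)+h$ and $A_+=h(L-s)$. Then $j(s)=h(\frac{2s}L-1)$ changes sign once, and $\int_t^Lj=h\,t(L-t)/L>0$ for $0<t<L$.
\end{example}

We want one sign change in general. The derivative $j'=\lambda w-q$ is no longer concave, so the argument of Section~\ref{sec:flat} does not apply. By \eqref{eq:j}, however, $j(s)<0$ means $P_+/A_+<\lambda$, and also $P_-/A_->\lambda$. One sign change will follow from monotonicity of these ratios. Since $A_+'=-w$ and $P_+'=-q$ almost everywhere,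
\begin{equation}\label{eq:ratio}
\Big(\frac{P_+}{A_+}\Big)'=\frac{wP_+-qA_+}{A_+^2}\qquad\text{a.e. on }(\alpha,\beta).
\end{equation}
The inequality $q/P_+\le w/A_+$ that we need says that, as the chord moves to the right, the cap loses length at a smaller relative rate than it loses area.

\section{An inequality for caps}\label{sec:cap}

\begin{lemma}\label{lem:cap}
Let $a,b$ be concave and continuous on $[0,L]$, $L>0$, with finite right derivatives $p=a'(0^+)$ and $r=b'(0^+)$. Suppose that $w=a+b\ge0$, that $c=w(0)>0$, and that $p+r\le0$. Then
\begin{equation}\label{eq:cap}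
c\Big(\int_0^L\big(\varphi(a')+\varphi(b')\big)\,dx+w(L)\Big)\ge\big(\varphi(p)+\varphi(r)\big)\int_0^Lw\,dx .
\end{equation}
\end{lemma}

The hypothesis $p+r\le0$ says that the cap does not widen away from the chord. It cannot be dropped: for $a=b=\frac c2+px$ with $p>0$ the left side is linear in $L$, while the right side $2\varphi(p)(cL+pL^2)$ is quadratic. The inequality has little room: for the parallelogram $a=c+px$, $b=-px$ it reads $c\,(2\varphi(p)L+c)\ge2\varphi(p)\,cL$, and the ratio of the two sides tends to $1$ as $L\to\infty$.

The difficulty is that Euclidean lengths of curves are hard to compare with area. We replace length by vertical displacement, that is, $\varphi$ by $|\cdot|$, which can be computed exactly. The width $w$ and the hypothesis are unchanged by the shears $(x,y)\mapsto(x,y+kx)$, and averaging the simpler inequality over all shears recovers Euclidean length.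

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=2.4]
\fill[gray!25] plot[domain=0:2.2] (\x,{0.6*\x+0.02*\x*\x}) -- plot[domain=2.2:0] (\x,{1+0.5*\x-0.125*\x*\x}) -- cycle;
\draw[thick] (0,0) -- (2.5,1.5) -- (1,1.5) -- (0,1) -- cycle;
\draw[dashed] (0,1) -- (1.667,1);
\node[left] at (0,0) {$0$};
\node[left] at (0,1) {$c$};
\node[above left] at (0.55,1.27) {$y=c+px$};
\node[above] at (1.75,1.5) {$y=c+m$};
\node[below right] at (1.2,0.72) {$y=\rho x$};
\node at (0.55,0.72) {$W$};
\end{tikzpicture}
\caption{A cap $W$ (shaded) over a vertical chord of length $c$, whose upper and lower boundaries start with slopes $0<p\le\rho$ and whose highest point is at height $c+m$. It lies between the four solid lines. The dashed segment has length $c/\rho$, and no horizontal section of the region is longer.}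
\label{fig:cap}
\end{figure}

\begin{proof}
\emph{Step 1: vertical displacement.} Under the same hypotheses we claim
\begin{equation}\label{eq:vert}
c\Big(\int_0^L\big(|a'|+|b'|\big)\,dx+w(L)\Big)\ge\big(|p|+|r|\big)\int_0^Lw\,dx .
\end{equation}

Suppose first that $p,r\le0$. Then $a',b'\le0$, so $\int(|a'|+|b'|)=c-w(L)$ and the left side is $c^2$. Let $g=|p|+|r|$. If $g=0$ the right side vanishes. Otherwise $0\le w\le c-gx$, so $\int_0^Lw\le\int_0^{c/g}(c-gx)\,dx=\frac{c^2}{2g}$, and the right side is at most $\frac{c^2}2$.

Suppose next that one of $p,r$ is positive. The statement is symmetric in $a$ and $b$, so let $p>0$ and put $\rho=-r$; the hypothesis gives $\rho\ge p$. Adding a constant to $a$ and subtracting it from $b$ changes nothing, so let $b(0)=0$ and $a(0)=c$. Put $m=\int_0^L(a')_+\,dx$. Since $b'\le-\rho<0$,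
\[
\int_0^L|b'|\,dx+w(L)=-b(L)+a(L)+b(L)=c+\int_0^La'\,dx,
\]
and since $|a'|+a'=2(a')_+$, the left side of \eqref{eq:vert} equals $c^2+2cm$. The integral $\int_0^Lw$ is the area of $W=\{0\le x\le L,\ -b(x)\le y\le a(x)\}$. From $b(x)\le-\rho x$, $a(x)\le c+px$ and $a(x)\le c+m$ we see that points of $W$ satisfy
\[
x\ge0,\qquad y\ge\rho x,\qquad y\le c+px,\qquad y\le c+m
\]
(Figure~\ref{fig:cap}). We bound the horizontal sections of $W$. At a height $y\in[0,c]$ we have $0\le x\le y/\rho$. At a height $y\in[c,c+m]$ we have $(y-c)/\rho\le(y-c)/p\le x\le y/\rho$, where the first inequality uses $p\le\rho$, so the section has length at most $c/\rho$. Hence $\int_0^Lw\le\frac{c^2}{2\rho}+\frac{cm}\rho$, and using $p\le\rho$ once more,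
\[
(p+\rho)\int_0^Lw\,dx\le2\rho\int_0^Lw\,dx\le c^2+2cm .
\]
This proves \eqref{eq:vert}.

\emph{Step 2: averaging over shears.} Let $e_\theta=(\cos\theta,\sin\theta)$. Since $\int_0^{2\pi}|\cos\theta|\,d\theta=4$, every $\xi\in\mathbb{R}^2$ satisfies $|\xi|=\frac14\int_0^{2\pi}|\xi\cdot e_\theta|\,d\theta$. For $\xi=(1,s)$, $(1,-s)$ and $(0,1)$ this gives, for every real $s$,
\[
\varphi(s)=\tfrac14\int_0^{2\pi}|\sin\theta|\,|s+\cot\theta|\,d\theta=\tfrac14\int_0^{2\pi}|\sin\theta|\,|s-\cot\theta|\,d\theta,\qquad
1=\tfrac14\int_0^{2\pi}|\sin\theta|\,d\theta .
\]
For $\sin\theta\ne0$ and $k=\cot\theta$, the functions $a+kx$ and $b-kx$ are concave and continuous, their sum is $w$, and their right derivatives at $0$ have sum $p+r\le0$. So \eqref{eq:vert} applies to them: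
\[
c\Big(\int_0^L\big(|a'+k|+|b'-k|\big)\,dx+w(L)\Big)\ge\big(|p+k|+|r-k|\big)\int_0^Lw\,dx .
\]
Multiply by $\frac14|\sin\theta|$ and integrate over $\theta\in[0,2\pi]$. All integrands are nonnegative, so the order of integration may be exchanged, and the result is \eqref{eq:cap}.
\end{proof}

\section{One sign change}\label{sec:sign}

Lemma~\ref{lem:cap} applies to right caps only where $w$ is nonincreasing. Where $w$ is nondecreasing it applies to left caps instead, and the two expressions for $j$ in \eqref{eq:j} let us use both.

\begin{proof}[Proof of Proposition~\ref{prop:hinge}]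
We keep the notation of Section~\ref{sec:hinges}. If the line misses the open set $\Omega$, then $t\notin(\alpha,\beta)$ and $(\ell)_+$ equals $0$ or $\ell$ on $\overline\Omega$, so $D((\ell)_+)=0$. Let $t\in(\alpha,\beta)$; we show that $\int_t^\beta j>0$, which suffices by \eqref{eq:Dj}.

\emph{Monotonicity.} Let $s_0\in[\alpha,\beta]$ be a maximum point of $w$. For almost every $s\in(s_0,\beta)$ the functions $a,b$ are differentiable at $s$, and $a'(s)+b'(s)=w'(s)\le0$ because $w$ is concave. Lemma~\ref{lem:cap} on $[s,\beta]$, with $c=w(s)>0$, gives $w(s)P_+(s)\ge q(s)A_+(s)$. The ratio $P_+/A_+$ is absolutely continuous on compact subintervals of $(\alpha,\beta)$, so by \eqref{eq:ratio} it is nondecreasing on $[s_0,\beta)\cap(\alpha,\beta)$. The reflection $x\mapsto-x$ exchanges left and right caps and reverses the order of the points $s$, so $P_-/A_-$ is nonincreasing on $(\alpha,s_0]\cap(\alpha,\beta)$.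

\emph{The ends.} We have $A_+(s)\le(\beta-s)\max_{[s,\beta]}w$ and, as $q\ge2$, $P_+(s)\ge2(\beta-s)+w(\beta)$. If $w(\beta)>0$, then $P_+\ge w(\beta)$ while $A_+\to0$ as $s\to\beta$. If $w(\beta)=0$, then $P_+/A_+\ge2/\max_{[s,\beta]}w\to\infty$ by continuity of $w$. In both cases $P_+/A_+\to\infty$, so $j>0$ near $\beta$. By reflection $P_-/A_-\to\infty$ as $s\to\alpha$, so $j<0$ near $\alpha$.

\emph{The sign of $j$.} Let $\alpha<s'<s<\beta$ and $j(s)<0$. We claim that $j(s')<0$. If $s\le s_0$, then $(P_-/A_-)(s')\ge(P_-/A_-)(s)>\lambda$. If $s_0\le s'$, then $(P_+/A_+)(s')\le(P_+/A_+)(s)<\lambda$. If $s'<s_0<s$, the second case gives $j(s_0)<0$ and the first then gives $j(s')<0$. So with $s^*=\sup\{s:j(s)<0\}$, which lies in $(\alpha,\beta)$ by the behavior at the ends, we have $j<0$ on $(\alpha,s^*)$ and $j\ge0$ on $(s^*,\beta)$.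

\emph{Conclusion.} If $t\ge s^*$, then $\int_t^\beta j>0$, because $j\ge0$ on $(t,\beta)$ and $j>0$ near $\beta$. For $t<s^*$ we use the hypothesis on the centers, at this point only. On $\overline\Omega$ we have $(x-\alpha)_+=\ell+t-\alpha$, so \eqref{eq:Dj} gives $\int_\alpha^\beta j=P\cdot D(\ell)=0$, and $\int_t^\beta j=-\int_\alpha^tj>0$.
\end{proof}

\section{Reduction to hinges}\label{sec:reduction}

Call $F$ a \emph{hinge sum} if $F=g+\sum_ic_i(\ell_i)_+$ is a finite sum with $g$ affine, $c_i\ge0$ and $(\ell_i)_+$ hinges. On an interval, piecewise linear convex functions are hinge sums. In the plane they need not be: a hinge sum fails to be differentiable along full lines, whereas $\max(0,x_1,x_2)$ has three creases that are rays from the origin. What helps is that \eqref{eq:HH} is one-sided. If $F\ge f$ in $\Omega$, $F=f$ on $\partial\Omega$ and $D(F)\ge0$, then $D(f)\ge0$. So we may raise $f$ inside as far as convexity allows. We do this with finitely many boundary values, and then every crease runs from boundary to boundary.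

Let $V\subset\mathbb{R}^2$ be finite, $Q=\operatorname{conv}V$, and let real numbers $z_v$, $v\in V$, be given. Their \emph{lower convex envelope} is the function on $Q$ defined by
\[
G(x)=\min\Big\{\sum_vt_vz_v:\ t_v\ge0,\ \sum_vt_v=1,\ \sum_vt_vv=x\Big\}.
\]
For example, the values $0$ at $(\pm1,0)$ and $1$ at $(0,\pm1)$ give $G(x)=|x_2|=2(x_2)_+-x_2$, whose crease is a diagonal of the square $Q$.

\begin{lemma}\label{lem:envelope}
Suppose that $Q$ has nonempty interior and that no point of $V$ lies in the interior of $Q$. Then $G$ is a hinge sum on $Q$.
\end{lemma}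

\begin{proof}
\emph{Cells.} The set $\{(x,z):x\in Q,\ z\ge G(x)\}$ is the sum of the convex hull of the points $(v,z_v)$ and an upward vertical ray. By the Minkowski--Weyl theorem such a sum is an intersection of finitely many closed half-spaces. The non-vertical ones have the form $z\ge g_k(x)$ with $g_k$ affine, so $G=\max_kg_k$ on $Q$; we take the $g_k$ distinct. The sets $C_k=\{x\in Q:G(x)\le g_k(x)\}$ are closed and convex and cover $Q$. Those with nonempty interior are the \emph{cells}. The others lie in lines, so the union of the cells is closed and dense in $Q$, hence equal to $Q$. Distinct cells have disjoint interiors, since distinct affine functions do not agree on an open set.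

Each cell is a polygon with vertices in $V$. Indeed, let $V_k=\{v:g_k(v)=z_v\}$. On $\operatorname{conv}V_k$ the definition of $G$ gives $G\le g_k$. Conversely, let $x\in C_k$ and let $(t_v)$ attain the minimum for $x$. Since $g_k(v)\le G(v)\le z_v$, we have $g_k(x)=\sum t_vg_k(v)\le\sum t_vz_v=G(x)\le g_k(x)$, so $t_v>0$ only for $v\in V_k$. Thus $C_k=\operatorname{conv}V_k$.

\emph{Creases are chords.} Let $E_1,\dots,E_N$ be the distinct edges of cells that meet the interior of $Q$. The line through $E_i$ meets $Q$ in a segment that has only its two endpoints on $\partial Q$. The endpoints of $E_i$ lie in $V\subset\partial Q$, so $E_i$ is this whole segment. This is where the hypothesis on $V$ is used.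

Let $x$ be an interior point of $Q$. If $x$ is interior to a cell, it lies in no other cell (a cell is the closure of its interior) and hence on no $E_i$. Otherwise $x$ lies on the boundary of each cell that contains it, and $x\notin V$, so $x$ lies on exactly one edge of each such cell and is not an endpoint of it. In a small disc about $x$ these cells are half-discs with disjoint interiors that cover the disc. So there are exactly two of them, $C_k$ and $C_{k'}$, and their edges through $x$ lie on one line; being full chords of $Q$, these edges are the same $E_i$, and no other edge passes through $x$. Both cells contain $E_i$, so the pair $\{k,k'\}$ is the same for all points of $E_i$ interior to $Q$. The function $g_{k'}-g_k$ is affine, nonzero, and vanishes on $E_i$, so it equals $c_i\ell_i$ with $c_i>0$, $|\nabla\ell_i|=1$ and $E_i=Q\cap\{\ell_i=0\}$. Near $x$ we have $G=\max(g_k,g_{k'})=g_k+c_i(\ell_i)_+$.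

\emph{Subtraction.} Let $H=G-\sum_ic_i(\ell_i)_+$. Near an interior point of a cell, $G$ and all hinges are affine. Near a point of $E_i$ interior to $Q$, the function $G-c_i(\ell_i)_+$ and the other hinges are affine. So $H$ is locally affine on the connected open set $\operatorname{int}Q$, hence affine there, and on $Q$ by continuity.
\end{proof}

For $V\subset\partial\Omega$ the polygon $Q$ lies inside $\overline\Omega$ and in general misses most of $\partial\Omega$. The hinge sum extends beyond $Q$, but its slopes are not controlled. We therefore contract $\overline\Omega$ slightly, so that it fits into $Q$. Recall that the support function of a compact convex set $C$ is $h_C(e)=\max_{x\in C}x\cdot e$ for unit vectors $e$, that $h_{C+C'}=h_C+h_{C'}$, and that $C\subset C'$ if and only if $h_C\le h_{C'}$.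

\begin{lemma}\label{lem:approx}
Let $f$ be convex and continuous on $\overline\Omega$ and let $\gamma>0$. There is a hinge sum $F$ such that $F\ge f-\gamma$ on $\overline\Omega$ and $F\le f+\gamma$ on $\partial\Omega$.
\end{lemma}

\begin{proof}
Translate so that $0\in\Omega$. Let $B$ be the closed unit disc, $r>0$ with $rB\subset\overline\Omega$, $R=\max_{\overline\Omega}|x|$, $M=\max|f|$, and $\omega(\delta)=\max\{|f(x)-f(x')|:|x-x'|\le\delta\}$, which tends to $0$ with $\delta$. Choose $\eta\in(0,1)$ with $\omega(\eta R)\le\gamma$ and $2\eta M\le\gamma/2$, and then $\delta\in(0,\eta r)$ with $\omega(\delta)\le\gamma/2$. The boundary $\partial\Omega$ is a closed curve of finite length, and $x\mapsto x/|x|$ maps it homeomorphically onto the unit circle. Choose a finite set $V\subset\partial\Omega$ that cuts it into arcs of length at most $\delta$, let $Q=\operatorname{conv}V\subset\overline\Omega$, and let $G$ be the lower convex envelope of the values $f(v)$. Then $G$ is convex, $|G|\le M$, and $G\ge f$ on $Q$ by convexity of $f$.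

\emph{The contraction fits.} By convexity,
\begin{equation}\label{eq:room}
(1-\eta)\overline\Omega+\eta rB\subset(1-\eta)\overline\Omega+\eta\overline\Omega=\overline\Omega .
\end{equation}
Every point of $\partial\Omega$ is within $\delta$ of $V$, so $\overline\Omega=\operatorname{conv}\partial\Omega\subset Q+\delta B$. Hence $h_{(1-\eta)\overline\Omega}+\eta r\le h_Q+\delta$, and $\delta<\eta r$ gives $(1-\eta)\overline\Omega\subset Q$. So $F(x)=G((1-\eta)x)$ is defined on $\overline\Omega$. The interior of $Q$ is nonempty and contained in $\Omega$, so it contains no point of $V$, and $G$ is a hinge sum by Lemma~\ref{lem:envelope}. So is $F$, because $x\mapsto\ell((1-\eta)x)/(1-\eta)$ is affine with the same gradient as $\ell$.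

\emph{Lower bound.} For $x\in\overline\Omega$ we have $F(x)\ge f((1-\eta)x)\ge f(x)-\omega(\eta R)\ge f(x)-\gamma$.

\emph{Upper bound.} Let $x\in\partial\Omega$ lie on the arc with endpoints $v,v'\in V$. Points $\xi$ of this arc satisfy $|\xi-v|\le\delta<r\le|v|$, so $\xi\cdot v>0$: the arc lies in an open half-plane bounded by a line through $0$. Its directions therefore fill the angle less than $\pi$ between $v$ and $v'$, and the ray from $0$ through $x$ meets the segment $[v,v']$ in a point $y=\kappa x$ with $\kappa>0$. Since $y\in\overline\Omega$, we have $\kappa\le1$. If $\kappa<1-\eta$, then $y\in(1-\eta)\overline\Omega$, and by \eqref{eq:room} the distance from $y$ to $\partial\Omega$ is at least $\eta r>\delta$, contradicting $|y-v|\le|v'-v|\le\delta$. So $\tau=(1-\eta)/\kappa$ lies in $[1-\eta,1]$. From $|x-v|,|x-v'|\le\delta$ we get $G(y)\le\max(f(v),f(v'))\le f(x)+\omega(\delta)$. Finally $(1-\eta)x=\tau y+(1-\tau)\,0$ and $0\in Q$, so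
\[
F(x)\le G(y)+(1-\tau)\big(G(0)-G(y)\big)\le f(x)+\omega(\delta)+2\eta M\le f(x)+\gamma .
\]
\end{proof}

\section{Proof of the planar theorem}\label{sec:B}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Necessity was shown in Section~\ref{sec:intro}. Assume that the centers coincide, so that $D$ vanishes on affine functions and Proposition~\ref{prop:hinge} applies to every hinge. Let $f$ be convex and continuous on $\overline\Omega$, let $\gamma>0$, and let $F=g+\sum_ic_i(\ell_i)_+$ be as in Lemma~\ref{lem:approx}. Then $D(F)=\sum_ic_iD((\ell_i)_+)\ge0$, so
\begin{equation}\label{eq:chain}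
\operatorname{avg}_\Omega f-\gamma\le\operatorname{avg}_\Omega F\le\operatorname{avg}_{\partial\Omega}F\le\operatorname{avg}_{\partial\Omega}f+\gamma .
\end{equation}
Letting $\gamma\to0$ gives \eqref{eq:HH}.

Now suppose that $D(f)=0$. The difficulty is that $F$ is in general close to $f$ only near the boundary; equality forces it to be close in the mean as well. The outer terms of \eqref{eq:chain} differ by $2\gamma$, which has two consequences. First, $\operatorname{avg}_\Omega(F-f)\le\gamma$, and since $F-f+\gamma\ge0$,
\[
\operatorname{avg}_\Omega|F-f|\le\operatorname{avg}_\Omega(F-f+\gamma)+\gamma\le3\gamma .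
\]
Second, $\sum_ic_iD((\ell_i)_+)=D(F)\le2\gamma$. The strict inequality in Proposition~\ref{prop:hinge} turns this into a bound on the coefficients of creases that are not close to $\partial\Omega$.

Let $\Omega_0\subset\Omega$ be a compact convex set with nonempty interior. Write $\ell(x)=x\cdot e-t$ with $|e|=1$. The pairs $(e,t)$ for which $\{\ell=0\}$ meets $\Omega_0$ form the image of the compact set $S^1\times\Omega_0$ under $(e,x)\mapsto(e,x\cdot e)$, so they form a compact set. On it $D((\ell)_+)$ is positive by Proposition~\ref{prop:hinge}, and continuous because $|(\ell)_+-(\ell')_+|\le|\ell-\ell'|\le|e-e'|\max_{\overline\Omega}|x|+|t-t'|$ on $\overline\Omega$. So it has a positive minimum $d_0$, which depends on $\Omega$ and $\Omega_0$ only. Let $I$ be the set of $i$ for which $\{\ell_i=0\}$ meets $\Omega_0$. All terms $c_iD((\ell_i)_+)$ are nonnegative, so $\sum_{i\in I}c_i\le2\gamma/d_0$. For $i\notin I$ the function $\ell_i$ has constant sign on $\Omega_0$, so $(\ell_i)_+$ is affine there. For $i\in I$ we have $0\le(\ell_i)_+\le\operatorname{diam}\Omega_0$ on $\Omega_0$. Hence there is an affine function $g_\gamma$ with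 $|F-g_\gamma|\le2\gamma\operatorname{diam}\Omega_0/d_0$ on $\Omega_0$, and
\[
\int_{\Omega_0}|f-g_\gamma|\,dx\le3\gamma A+2\gamma A\operatorname{diam}\Omega_0/d_0\longrightarrow0\qquad(\gamma\to0).
\]
Affine functions form a finite-dimensional, hence closed, subspace of $L^1(\Omega_0)$, and $f$ is continuous, so $f$ is affine on $\Omega_0$. The set $\Omega$ is an increasing union of such sets $\Omega_0$ (contractions of $\overline\Omega$ toward an interior point), and the affine functions agree on the smallest of them. So $f$ is affine on $\Omega$, and on $\overline\Omega$ by continuity.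
\end{proof}

\begin{remark}
Both parts of the proof use the plane. The analog of Proposition~\ref{prop:hinge} is false in $\mathbb{R}^3$: on the polytope of Theorem~\ref{thm:A} we have $|u|=2(u)_+-u$ and $D(u)=0$, so $D((u)_+)=\frac12D(|u|)<0$. The analog of Lemma~\ref{lem:envelope} is false too. Take the value $1$ at the vertices of an equilateral triangle centered at $0$ in the plane $x_3=0$, and the value $0$ at $(0,0,\pm1)$. The envelope is the maximum of the three linear functions of $(x_1,x_2)$ that equal $1$ on a side of the triangle: this maximum is convex with the prescribed values, and it is linear on each of the three tetrahedra around the $x_3$-axis. Its creases lie in three half-planes bounded by that axis, and none of them is a full plane section.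
\end{remark}

\begin{thebibliography}{1}

\bibitem{MO}
``Suppose $\Omega\subset\mathbb{R}^n$ is some bounded, convex set. For which domains $\Omega$ is it true that for every convex function $f:\Omega\rightarrow{}$\dots'',
\texttt{https://mathoverflow.net/\allowbreak revisions/\allowbreak 60a759e3-a54e-44b9-bbf0-ddec8bb4a5d5/\allowbreak view-source}

\end{thebibliography}
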